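\title{An algebraic matroid whose dual is not algebraic}

\begin{abstract}
For every prime $p$ we construct a matroid on $4p+12$ elements, of rank $4p+6$, that is algebraic over $\mathbb F_p$ and whose dual, of rank $6$, is not algebraic over any field. Hence the family of algebraic matroids is not closed under duality, and the class of matroids algebraic in characteristic $q$ is closed under duality if and only if $q=0$. The matroid couples an additive structure, in which $p=0$, with a multiplicative one, in which $p\neq0$. In a representation of the dual, the Ingleton--Main lemma would force both structures onto the same three collinear points, and it also shows that they cannot coexist there.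
\end{abstract}

\section{Introduction}\label{sec:intro}

A \emph{matroid} $M$ on a finite set $E$ is a nonempty family of subsets of $E$, called \emph{independent}, that is closed under taking subsets and has the following property: if $I,J$ are independent and $|I|<|J|$, then $I\cup\{e\}$ is independent for some $e\in J\setminus I$. The maximal independent sets are the \emph{bases}; the \emph{rank} $r(S)$ of $S\subseteq E$ is the largest size of an independent subset of $S$, and $r(E)$ is the rank of $M$. The \emph{dual} $M^*$ is the matroid on $E$ whose bases are the complements of the bases of $M$. Thus $M^{**}=M$, and the rank function of $M^*$ is $r^*(S)=r(E\setminus S)+|S|-r(E)$. In particular $M^*$ has rank $|E|-r(E)$, and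
\begin{equation}\label{eq:dual}
J\subseteq E\text{ is independent in }M^*\iff r(E\setminus J)=r(E).
\end{equation}
A family of matroids, closed under isomorphism, is \emph{self-dual} if a matroid belongs to it exactly when its dual does.

Linear independence and algebraic independence both give matroids. Let $F$ be a field and $V\subseteq F^E$ a subspace. In the \emph{linear matroid} of $V$, a set $I$ is independent when the coordinate functionals $x\mapsto x_e$ $(e\in I)$ are linearly independent on $V$; equivalently, it is the matroid of the columns of any matrix whose rows span $V$. Such matroids are called \emph{linear over $F$}. A matroid $M$ on $E$ is \emph{algebraic over} a field $K$ if there are an extension $L/K$ and a map $\phi\colon E\to L$ such that $I$ is independent exactly when $\phi$ is injective on $I$ and $\phi(I)$ is algebraically independent over $K$. Then $r(S)$ is the transcendence degree of $K(\phi(S))$ over $K$. A matroid is \emph{algebraic} if it is algebraic over some field.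

For linear matroids duality has a concrete meaning. If $V^\perp=\{y\in F^E:\sum_e x_ey_e=0\text{ for all }x\in V\}$, then the linear matroids of $V$ and $V^\perp$ are dual to each other, so the matroids linear over $F$ form a self-dual family. The corresponding question for algebraic independence is stated as an open problem in \cite{wiki}:
\begin{center}
\emph{Is the dual of every algebraic matroid algebraic?}
\end{center}
There is good reason to expect a positive answer. A matroid linear over $F$ is algebraic over $F$, and in characteristic $0$ differentials turn algebraic independence into linear independence (Proposition~\ref{prop:char0}). So the dual of $M$ is algebraic as soon as $M$ is linear over some field or algebraic in characteristic $0$. What remains are matroids that are algebraic only in positive characteristic and linear over no field. For these, differentials lose information, because $d(x^p)=0$, and no substitute for $V^\perp$ is in sight. The answer turns out to be negative.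

\begin{theorem}\label{thm:main}
For every prime $p$ there is a matroid $M_p$ on $4p+12$ elements, of rank $4p+6$, which is algebraic over $\mathbb F_p$, while $N_p=M_p^*$, of rank $6$, is not algebraic over any field of any characteristic.
\end{theorem}

For $p=2$ this is an algebraic matroid of rank $14$ on $20$ elements with nonalgebraic dual, so the family of algebraic matroids is not self-dual. The other primes give the answer characteristic by characteristic.

\begin{corollary}\label{cor:char}
Let $q$ be $0$ or a prime, and let $\mathcal A_q$ be the class of matroids algebraic over some field of characteristic $q$. Then $\mathcal A_q$ is self-dual if and only if $q=0$.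
\end{corollary}

\subsection*{The idea for $p=2$}
Let $S,T,U$ be algebraically independent over a field of characteristic $2$. Among the seven elements
\[
S,\quad T,\quad S+T,\quad U,\quad U+S,\quad U+T,\quad U+S+T
\]
seven triples have sum zero and are therefore dependent; this is the incidence pattern of the Fano plane. One of these triples, $S+T,\ U+S,\ U+T$, has sum zero only because $2=0$. Now replace sums by products. The monomials $S,T,ST,U,US,UT,UST$ satisfy the other six dependencies, but $ST,\ US,\ UT$ are independent: $ST\cdot US/UT=S^2$, and from $S$ one recovers $T$ and $U$. So characteristic $2$ accommodates both a configuration in which $2=0$, attached to the triple $(S,T,S+T)$, and one in which $2\ne0$, attached to $(S,T,ST)$.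

The geometric half of the proof shows that one and the same collinear triple cannot carry both configurations in two different planes, whatever the field, and that the first configuration can be moved from a row of a certain $3\times4$ array of points to a column. The matroid $N_p$ consists of such an array, with the first configuration on a row and the second on a column, and so it is not algebraic. The algebraic half is to realize $N_p$ as the dual of an algebraic matroid. A set $J$ is dependent in the dual if the representation $\phi$ has a one-parameter deformation that moves only the elements of $J$. Additive deformations $w\mapsto w+\lambda$ produce the first configuration and multiplicative ones $s\mapsto\lambda s$ produce the second; functions of the form $s\eta-w$, which come from the action of $\mathbb G_m$ on $\mathbb G_a^2$, admit both kinds and produce the array.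

Section~\ref{sec:char0} treats characteristic $0$. Sections~\ref{sec:flats}--\ref{sec:moving} contain the geometry; there the field is arbitrary and $p$ may be replaced by any integer $n\ge2$. Section~\ref{sec:Mp} constructs $M_p$, and Section~\ref{sec:proof} proves that its dual is not algebraic. A reader interested only in $p=2$ may skip Lemma~\ref{lem:row}, the longest step.

\section{Characteristic zero}\label{sec:char0}

Recall that for an extension $L/K$ there is an $L$-vector space $\Omega_{L/K}$ with a $K$-derivation $d\colon L\to\Omega_{L/K}$ such that every $K$-derivation $D\colon L\to L$ equals $\psi\circ d$ for an $L$-linear map $\psi\colon\Omega_{L/K}\to L$. Recall also that a derivation of a field extends to every separable algebraic extension.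

\begin{proposition}\label{prop:char0}
\begin{itemize}
\item[(a)] A matroid linear over a field $F$ is algebraic over $F$.
\item[(b)] If $M$ is represented algebraically by $\phi\colon E\to L$ over a field $K$ of characteristic $0$, then $M$ is linear over $L$.
\end{itemize}
\end{proposition}

\begin{proof}
(a) Send the column $(v_1,\dots,v_n)$ to the linear form $\sum_kv_kt_k\in F(t_1,\dots,t_n)$. A linear relation among linear forms is an algebraic relation. Conversely, linearly independent forms extend to a basis of the space of linear forms; these $n$ forms generate $F(t_1,\dots,t_n)$, of transcendence degree $n$, so they are algebraically independent.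

(b) We show that $x_1,\dots,x_n\in L$ are algebraically independent over $K$ if and only if $dx_1,\dots,dx_n$ are linearly independent over $L$. If the $x_j$ are independent, extend them to a transcendence basis of $L/K$. The field $L$ is algebraic, hence separable, over the field generated by this basis, so the partial derivatives extend to $K$-derivations $D_i$ of $L$ with $D_i(x_j)=\delta_{ij}$. The corresponding linear maps $\psi_i$ satisfy $\psi_i(dx_j)=\delta_{ij}$, so the $dx_j$ are linearly independent. If the $x_j$ are dependent, let $P\ne0$ be a polynomial over $K$ of least degree with $P(x)=0$. Then $\sum_i(\partial P/\partial X_i)(x)\,dx_i=0$. As $P$ is not constant and the characteristic is $0$, some $\partial P/\partial X_i$ is a nonzero polynomial; it has smaller degree, so it does not vanish at $x$, and the relation is nontrivial.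

Hence $M$ is the matroid of the vectors $d\phi(e)$; two elements $e\ne f$ with $\phi(e)=\phi(f)$ form a dependent pair in both senses. Writing the vectors in a basis of their span gives a matrix over $L$.
\end{proof}

\begin{proof}[Proof of Corollary~\ref{cor:char}, given Theorem~\ref{thm:main}]
If $M\in\mathcal A_0$, then $M$ is linear over a field $L$ of characteristic $0$ by (b), so $M^*$ is linear over $L$, and $M^*\in\mathcal A_0$ by (a). Since $M^{**}=M$, the class $\mathcal A_0$ is self-dual. If $q$ is prime, then $M_q\in\mathcal A_q$ and $M_q^*\notin\mathcal A_q$.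
\end{proof}

Both halves of the proof of (b) use characteristic $0$: the first for separability, the second because a nonconstant polynomial such as $X_1^p-X_2^p X_3^p$ can have all partial derivatives zero in characteristic $p$.

\section{Points, lines and planes in an algebraically closed field}\label{sec:flats}

In Sections~\ref{sec:flats}--\ref{sec:moving}, $K\subseteq L$ are fields, $L$ is algebraically closed, and the characteristic is arbitrary. For $U\subseteq L$ let $r(U)$ be the transcendence degree of $K(U)$ over $K$ and let $\langle U\rangle$ be the algebraic closure of $K(U)$ in $L$. We list elements and sets together, writing for instance $\langle a,X\rangle$ and $r(a,X)$ for $U=\{a\}\cup X$, and we say that $U$ \emph{spans} $\langle U\rangle$. The sets $\langle U\rangle$ are the \emph{flats}. They are the algebraically closed subfields of $L$ containing $K$, so an intersection of flats is a flat. A \emph{point} is an element of rank $1$; a \emph{line} is a flat of rank $2$ and a \emph{plane} a flat of rank $3$. Points $x,y$ are \emph{independent} if $r(x,y)=2$; otherwise $\langle x\rangle=\langle y\rangle$ and we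 write $x\sim y$. All ranks that occur are finite. Three rules are used throughout.
\begin{itemize}
\item[(R1)] If $\Phi,\Psi$ are flats and $\Psi\not\subseteq\Phi$, then $r(\Phi\cap\Psi)<r(\Psi)$. In particular a flat has no proper subflat of the same rank, and a line is spanned by any two independent points on it.
\item[(R2)] If $\Phi$ is a flat and $y\notin\Phi$, then $r(\Phi,y)=r(\Phi)+1$; if moreover $x\in\Phi$ is a point, then $\langle x,y\rangle$ is a line and $\langle x,y\rangle\cap\Phi=\langle x\rangle$.
\item[(R3)] Two lines with a common point have union of rank at most $3$.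
\end{itemize}
For (R1), a transcendence basis of $\Phi\cap\Psi$ of size $r(\Psi)$ would span $\Psi$ and give $\Psi\subseteq\Phi$. The last claim of (R2) follows from (R1), and (R3) holds because each of the lines is spanned by the common point and one further point. We mostly use (R3) in this form: to see that $\langle x,y\rangle$ and $\langle x',y'\rangle$ lie in a plane, find a point common to the lines $\langle x,x'\rangle$ and $\langle y,y'\rangle$.

These rules are those of projective geometry, but the converse of (R3) fails: two lines in a plane need not meet (Remark~\ref{rem:skew}). So intersection points, on which every synthetic construction depends, are not free. The Ingleton--Main lemma supplies them in one situation: three lines, pairwise coplanar but not all in one plane. Its proof rests on the uniqueness of the equation of a plane curve.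

\begin{lemma}\label{lem:eq}
Let $k\subseteq\Phi$ be flats, $e\in L\setminus\Phi$ and $f\in\langle k,e\rangle$.
\begin{itemize}
\item[(a)] There is a polynomial $P\in k[X_1,X_2]$, irreducible in $\Phi[X_1,X_2]$, with $P(e,f)=0$.
\item[(b)] Two irreducible polynomials in $\Phi[X_1,X_2]$ that vanish at $(e,f)$ differ by a factor in $\Phi^\times$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) Some nonzero polynomial over $k$ vanishes at $(e,f)$, hence so does one of its irreducible factors $P\in k[X_1,X_2]$. Suppose that $P=P'P''$ over $\Phi$ with total degrees $d',d''\ge1$, so that $d'+d''=\deg P$. The coefficients of $P',P''$ solve a system of polynomial equations over $k$. As $k$ is algebraically closed, the Nullstellensatz gives a solution in $k$, that is, a factorization of $P$ over $k$ into factors of degrees at most $d'$ and $d''$. The degrees add up to $\deg P$, so they equal $d'$ and $d''$, contradicting irreducibility over $k$.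

(b) Let $P_1,P_2$ be two such polynomials. Since $e$ is transcendental over $\Phi$, both involve $X_2$, and $\Phi(X_1)\cong\Phi(e)$. By Gauss's lemma both are primitive in $\Phi[X_1][X_2]$ and irreducible in $\Phi(X_1)[X_2]$. Thus $P_1(e,X_2)$ and $P_2(e,X_2)$ are scalar multiples of the minimal polynomial of $f$ over $\Phi(e)$, and $P_1=uP_2$ with $u\in\Phi(X_1)^\times$. As both are primitive, $u$ is a unit of $\Phi[X_1]$.
\end{proof}

\begin{lemma}[Ingleton--Main]\label{lem:IM}
Let $\ell_1,\ell_2,\ell_3$ be lines with $r(\ell_i,\ell_j)=3$ for $i\neq j$ and $r(\ell_1,\ell_2,\ell_3)=4$. Then $\ell_1\cap\ell_2\cap\ell_3$ has rank $1$ and equals each pairwise intersection $\ell_i\cap\ell_j$.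
\end{lemma}

\begin{proof}
Let $\Phi=\langle\ell_1,\ell_2\rangle$, a plane. As the total rank is $4$, there is $e\in\ell_3\setminus\Phi$; choose $f$ with $\ell_3=\langle e,f\rangle$. For $i=1,2$ the flat $\langle\ell_i,e\rangle$ is a plane contained in the plane $\langle\ell_i,\ell_3\rangle$, so they are equal and $f\in\langle\ell_i,e\rangle$. Lemma~\ref{lem:eq} gives $P_i\in\ell_i[X_1,X_2]$, irreducible over $\Phi$ and vanishing at $(e,f)$, and $P_1=uP_2$ with $u\in\Phi^\times$. Fix a monomial occurring in both and scale each $P_i$, by an element of $\ell_i$, so that its coefficient is $1$. Then $P_1=P_2=P$, and the coefficients of $P$ lie in $D=\ell_1\cap\ell_2$.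

The lines $\ell_1,\ell_2$ are distinct, so $r(D)\le1$ by (R1). As $e$ is transcendental over $\Phi$, the polynomial $P(e,X_2)$ is not zero, and therefore $f\in\langle D,e\rangle$. So $\ell_3\subseteq\langle D,e\rangle$; comparing ranks gives $r(D)=1$ and $\ell_3=\langle D,e\rangle\supseteq D$. Each pairwise intersection contains $D$ and has rank at most $1$, so it equals $D$.
\end{proof}

The common point is read off from the coefficients of the equation relating $e$ and $f$. That $L$ is algebraically closed is used in Lemma~\ref{lem:eq}(a), which makes the equations over $\ell_1$ and over $\ell_2$ comparable.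

\begin{remark}\label{rem:skew}
Let $S,T,U$ be algebraically independent over $K$. The lines $\ell_1=\langle S,T\rangle$ and $\ell_2=\langle U,S+TU\rangle$ lie in the plane $\langle S,T,U\rangle$ and have no common point. Indeed, if $D=\ell_1\cap\ell_2$ had rank $1$, then $\ell_2=\langle D,U\rangle$, and Lemma~\ref{lem:eq} with $k=D$, $\Phi=\ell_1$ shows that a scalar multiple of $X_2-TX_1-S$ has coefficients in $D$. This forces $S,T\in D$, which is absurd. For this reason every construction below takes place in rank $4$, even when its outcome lies in a plane.
\end{remark}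

\section{Ladders}\label{sec:ladders}

Fix an integer $n\ge2$. We want a configuration of points and lines that tests whether $n=0$. In an affine plane, take two horizontal lines and walk between them, alternately along a slanted and a vertical direction. Each double step shifts the point on the lower line by the same amount, so the walk returns to its start after $n$ double steps exactly when $n=0$ in the coordinate field. The three directions are three points $a,b,c$ on the line at infinity; see Figure~\ref{fig:ladder}.

\begin{definition}\label{def:ladder}
A \emph{line triple} is an ordered triple $\Lambda=(a,b,c)$ of pairwise independent points with $r(\Lambda)=2$. A \emph{ladder} on $\Lambda$ is a pair $(X,Y)$ of families of points $X=(x_i)$, $Y=(y_i)$, $0\le i\le n-1$, such that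
\begin{itemize}
\item[(L1)] no $x_i$ or $y_i$ lies in $\langle\Lambda\rangle$, and $r(\Lambda,X,Y)=3$;
\item[(L2)] $r(a,X)=r(a,Y)=2$ and $x_0\notin\langle a,Y\rangle$;
\item[(L3)] $r(b,x_i,y_i)=2$ for all $i$, and $r(c,x_i,y_{i+1})=2$ for $0\le i\le n-2$.
\end{itemize}
The ladder is \emph{closed} if also $r(c,x_{n-1},y_0)=2$; the indices of a closed ladder are read modulo $n$. The \emph{plane} of the ladder is $\langle\Lambda,X,Y\rangle$.
\end{definition}

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=1.6]
\draw (-0.5,0)--(2.5,0);
\draw (-0.5,1)--(2.5,1);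
\draw (0,0)--(0,1) (1,0)--(1,1) (2,0)--(2,1);
\draw[very thick] (0,0)--(1,1) (1,0)--(2,1);
\draw[dashed] (2,0)--(0,1);
\foreach \k in {0,1,2}{
  \fill (\k,0) circle (1.3pt) node[below] {$x_{\k}$};
  \fill (\k,1) circle (1.3pt) node[above] {$y_{\k}$};}
\end{tikzpicture}
\caption{A ladder on $(a,b,c)$ for $n=3$, drawn in an affine plane whose line at infinity contains $a,b,c$. Horizontal lines pass through $a$, vertical lines through $b$, thick slanted lines through $c$. The ladder is closed if the dashed line through $x_2$ and $y_0$ also passes through $c$, which over a coordinate field means $3=0$.}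
\label{fig:ladder}
\end{figure}

\begin{example}\label{ex:ladders}
Let $S,T,U\in L$ be algebraically independent over $K$.

\emph{The additive ladder.} Put $\Lambda=(S,T,S+T)$, $x_i=U+iS$, $y_i=U+iS+T$. Each $x_i$ or $y_i$ spans $\langle S,T,U\rangle$ together with $\Lambda$, which gives (L1). We have $\langle a,X\rangle=\langle S,U\rangle$, $\langle a,Y\rangle=\langle S,U+T\rangle$ and $r(S,U+T,U)=3$, which gives (L2). Finally $y_i=x_i+b$ and $y_{i+1}=x_i+c$. Since $c+x_{n-1}-y_0=nS$, the ladder is closed if $n=0$ in $K$; if $n\ne0$ in $K$, then $\langle c,x_{n-1},y_0\rangle$ contains $S$, hence $T$ and $U$, and the ladder is not closed.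

\emph{The multiplicative ladder.} Put $\Lambda=(S,T,ST)$, $x_i=US^i$, $y_i=US^iT$. The verification of (L1)--(L3) is the one above with products in place of sums. Now $c\,x_{n-1}/y_0=S^n$, so $\langle c,x_{n-1},y_0\rangle$ always contains $S$, $T$ and $U$. This ladder is not closed, in any characteristic.

For $n=2$ these are the two configurations of the introduction.
\end{example}

The definition lists only as much nondegeneracy as is needed; the rest follows.

\begin{lemma}\label{lem:basic}
Let $(X,Y)$ be a ladder on $\Lambda=(a,b,c)$ with plane $\Pi$.
\begin{itemize}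
\item[(a)] If $d,d'$ are two of $a,b,c$ and $z\in X\cup Y$, then $\langle d,d',z\rangle=\Pi$ and $\langle d,z\rangle\cap\langle d',z\rangle=\langle z\rangle$.
\item[(b)] $\langle a,x_i\rangle=\langle a,X\rangle$ and $\langle a,y_j\rangle=\langle a,Y\rangle$; no $x_i$ lies in $\langle a,Y\rangle$ and no $y_j$ lies in $\langle a,X\rangle$. In particular $x_i\not\sim y_j$ and $\langle a,x_i,y_j\rangle=\Pi$.
\item[(c)] $(b,x_i,y_i)$ is a line triple for every $i$. The triples $(c,x_i,y_{i+1})$, $(a,x_i,x_{i+1})$ and $(a,y_i,y_{i+1})$ are line triples for $0\le i\le n-2$, and for all $i\in\mathbb Z/n$ if the ladder is closed.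
\end{itemize}
\end{lemma}

In a line triple, each point lies on the line spanned by the other two; this is how (c) is used.

\begin{proof}
(a) We have $\langle d,d'\rangle=\langle\Lambda\rangle\not\ni z$, so $\langle d,d',z\rangle$ is a plane inside $\Pi$ and equals it. Also $d\notin\langle d',z\rangle$, and (R2) gives the intersection.

(b) By (L1), $\langle a,x_i\rangle$ is a line inside the line $\langle a,X\rangle$, so they are equal, and the same holds for $Y$. The lines $\langle a,X\rangle$ and $\langle a,Y\rangle$ are distinct by (L2). If $x_i\in\langle a,Y\rangle$ or $y_j\in\langle a,X\rangle$, one of them would contain the other.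

(c) The points of $\Lambda$ are independent of those of $X\cup Y$ by (L1), and $x_i\not\sim y_j$ by (b). With (L3) this proves the claims on $b$ and $c$. With (L2) it proves the claims on $a$ once we know $x_i\not\sim x_{i+1}$ and $y_i\not\sim y_{i+1}$. If $x_i\sim x_{i+1}$, then $y_{i+1}$ lies in $\langle c,x_i\rangle$ and in $\langle b,x_{i+1}\rangle=\langle b,x_i\rangle$, so $y_{i+1}\sim x_i$ by (a). If $y_i\sim y_{i+1}$, then $x_i$ lies in $\langle b,y_i\rangle$ and in $\langle c,y_{i+1}\rangle=\langle c,y_i\rangle$, so $x_i\sim y_i$. Both contradict (b).
\end{proof}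

In the matroid $N_p$ we will know only that certain triples are dependent and certain pairs independent. The next lemma recognizes a ladder from such data.

\begin{lemma}\label{lem:recog}
Let $\Lambda=(a,b,c)$ be a line triple and $x_i,y_i\in L$ $(0\le i\le n-1)$. Suppose that $x_0\notin\langle\Lambda\rangle$, that $r(a,x_i)=r(b,y_i)=r(x_0,y_0)=2$ for all $i$, and that the following have rank at most $2$: $\{a,x_i,x_j\}$ and $\{a,y_i,y_j\}$ for $i\ne j$; $\{b,x_i,y_i\}$ for all $i$; $\{c,x_i,y_{i+1}\}$ for $0\le i\le n-2$. Then $(X,Y)$ is a ladder on $\Lambda$, and it is closed if $r(c,x_{n-1},y_0)\le2$.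
\end{lemma}

\begin{proof}
The line $\langle a,x_i\rangle$ contains $x_0$, so $x_i\in\langle\Lambda\rangle$ would give $x_0\in\langle\Lambda\rangle$. The line $\langle b,y_i\rangle$ contains $x_i$, so $y_i\in\langle\Lambda\rangle$ would give $x_i\in\langle\Lambda\rangle$. Hence all $x_i,y_i$ are points outside $\langle\Lambda\rangle$, independent of each of $a,b,c$, and every triple in the statement that has rank at most $2$ has rank exactly $2$. Further $X\subseteq\langle a,x_0\rangle$, $Y\subseteq\langle a,y_0\rangle$ and $y_0\in\langle b,x_0\rangle$, so $r(a,X)=r(a,Y)=2$ and everything lies in the plane $\langle\Lambda,x_0\rangle$. If $x_0\in\langle a,Y\rangle=\langle a,y_0\rangle$, then $x_0\in\langle a,y_0\rangle\cap\langle b,y_0\rangle=\langle y_0\rangle$ by (R2), contradicting $r(x_0,y_0)=2$.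
\end{proof}

Example~\ref{ex:ladders} shows that closedness of ladders is not a property of the field. The next lemma shows that it is a property of the line triple. Two ladders on the same triple, in different planes, are in perspective from a point: for the additive ladders built with $U$ and with a new variable $\tilde U$, the point $\tilde U-U$ lies on all the lines $\langle x_i,\tilde x_i\rangle$ and $\langle y_i,\tilde y_i\rangle$. In general we find the center by Lemma~\ref{lem:IM}, one rung at a time, and then project the closing line of one ladder onto the plane of the other.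

\begin{lemma}[comparison]\label{lem:compare}
Let $(X,Y)$ be a closed ladder and $(\tilde X,\tilde Y)$ a ladder on the same line triple $\Lambda=(a,b,c)$, with $r(\Lambda,X,Y,\tilde X,\tilde Y)=4$. Then
\begin{itemize}
\item[(i)] some point lies in all the flats $\ell_i=\langle x_i,\tilde x_i\rangle$ and $k_i=\langle y_i,\tilde y_i\rangle$, $0\le i\le n-1$;
\item[(ii)] $(\tilde X,\tilde Y)$ is closed.
\end{itemize}
\end{lemma}

\begin{proof}
Let $\Pi,\tilde\Pi$ be the planes of the ladders. They are distinct, so $\Pi\cap\tilde\Pi=\langle\Lambda\rangle$ by (R1). Hence no point of $\tilde X\cup\tilde Y$ lies in $\Pi$, no point of $X\cup Y$ lies in $\tilde\Pi$, and the $\ell_i,k_i$ are lines.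

By Lemma~\ref{lem:basic}(c), the lines $\langle x_i,y_i\rangle$ and $\langle\tilde x_i,\tilde y_i\rangle$ both contain $b$, so $r(\ell_i,k_i)\le3$ by (R3). For $0\le i\le n-2$, the lines $\langle x_i,y_{i+1}\rangle$ and $\langle\tilde x_i,\tilde y_{i+1}\rangle$ contain $c$, the lines $\langle x_i,x_{i+1}\rangle$ and $\langle\tilde x_i,\tilde x_{i+1}\rangle$ contain $a$, and so do $\langle y_i,y_{i+1}\rangle$ and $\langle\tilde y_i,\tilde y_{i+1}\rangle$. Therefore $r(\ell_i,k_{i+1})$, $r(\ell_i,\ell_{i+1})$ and $r(k_i,k_{i+1})$ are at most $3$. All four ranks equal $3$, because each union contains two independent points of $\Pi$ and a point outside $\Pi$.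

Let $0\le i\le n-2$. We have $\langle y_i,y_{i+1}\rangle=\langle a,Y\rangle\not\ni x_i$ and $\langle x_i,x_{i+1}\rangle=\langle a,X\rangle\not\ni y_{i+1}$, so each of $\{x_i,y_i,y_{i+1}\}$ and $\{x_i,x_{i+1},y_{i+1}\}$ spans $\Pi$. As $\tilde x_i\notin\Pi$, the triples of lines $(\ell_i,k_i,k_{i+1})$ and $(\ell_i,\ell_{i+1},k_{i+1})$ have total rank $4$. Lemma~\ref{lem:IM}, applied to each, gives equalities of flats of rank $1$:
\[
\ell_i\cap k_i=\ell_i\cap k_{i+1}=\ell_{i+1}\cap k_{i+1}.
\]
So $\ell_i\cap k_i$ does not depend on $i$, which proves (i).

By (i) and (R3), the flat $\Psi=\langle\ell_{n-1},k_0\rangle$ has rank at most $3$. Since $(X,Y)$ is closed, $c\in\langle x_{n-1},y_0\rangle\subseteq\Psi$. So $c,\tilde x_{n-1},\tilde y_0$ lie in $\Psi\cap\tilde\Pi$, which has rank at most $2$ by (R1) because $x_{n-1}\in\Psi\setminus\tilde\Pi$. As $c\not\sim\tilde x_{n-1}$, the rank is $2$.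
\end{proof}

\begin{remark}\label{rem:mult}
For independent points $S,T$, the triple $(S,T,ST)$ carries no closed ladder. Otherwise enlarge $L$ by an element $U$ transcendental over $L$ and compare with the multiplicative ladder of Example~\ref{ex:ladders}: the total rank is $4$, so the multiplicative ladder would be closed.
\end{remark}

\section{Moving a closed ladder}\label{sec:moving}

To exploit Lemma~\ref{lem:compare} we must bring a closed ladder to a triple where a ladder that is not closed is waiting. Two moves suffice. The first replaces $(a,b,c)$ by a triple $(a,b',c')$ on another line through $a$; the second replaces $(a,b,c)$ by $(b,a,c)$.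

\subsection*{From one line to another}
In the additive model let $c=a+b$, $c'=a+b'$ and $m=b'-b=c'-c$. If $y_i=x_i+b$ and $y_{i+1}=x_i+c$, then the points $x'_i=x_i-m$ satisfy $y_i=x_i'+b'$ and $y_{i+1}=x'_i+c'$. So we keep $Y$ and project $X$ from the point $m$ where $\langle b,b'\rangle$ and $\langle c,c'\rangle$ meet. These two lines are coplanar, so nothing guarantees that $m$ exists, and we assume it.

\begin{lemma}[transfer]\label{lem:transfer}
Let $\Lambda=(a,b,c)$ and $\Lambda'=(a,b',c')$ be line triples with $r(\Lambda,\Lambda')=3$, and let $m$ be a point in $\langle b,b'\rangle\cap\langle c,c'\rangle$. Let $(X,Y)$ be a closed ladder on $\Lambda$ with $y_0\notin\langle\Lambda,\Lambda'\rangle$. Then there is $X'$ such that $(X',Y)$ is a closed ladder on $\Lambda'$.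
\end{lemma}

\begin{proof}
Let $\Pi_0=\langle\Lambda,\Lambda'\rangle$ and let $\Pi=\langle\Lambda,y_0\rangle$ be the plane of the ladder. The planes are distinct, so $\Pi\cap\Pi_0=\langle\Lambda\rangle$, and all points considered lie in $\langle\Pi_0,y_0\rangle$, of rank $4$.

\emph{Positions.} If $b'$ or $c'$ lay in $\langle\Lambda\rangle$, then with $a$ it would span $\langle\Lambda'\rangle\subseteq\langle\Lambda\rangle$; so $b',c'\notin\langle\Lambda\rangle$. If $m\in\langle\Lambda\rangle$, then (R2) gives $m\in\langle b,b'\rangle\cap\langle\Lambda\rangle=\langle b\rangle$ and $m\in\langle c,c'\rangle\cap\langle\Lambda\rangle=\langle c\rangle$, so $b\sim c$, which is false. Thus $m\notin\langle\Lambda\rangle$, and by symmetry $m\notin\langle\Lambda'\rangle$. Consequently $m,b',c'\in\Pi_0\setminus\Pi$, all $x_i,y_i$ lie in $\Pi\setminus\Pi_0$, $r(m,b',c')=3$, and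
\[
b\in\langle b,b'\rangle=\langle m,b'\rangle,\qquad c\in\langle c,c'\rangle=\langle m,c'\rangle,\qquad a\in\langle b',c'\rangle.
\]

\emph{The new points.} Fix $i\in\mathbb Z/n$ and consider the lines $\langle m,x_i\rangle$, $\langle b',y_i\rangle$, $\langle c',y_{i+1}\rangle$. By Lemma~\ref{lem:basic}(c), $b$ lies on $\langle m,b'\rangle$ and $\langle x_i,y_i\rangle$; $c$ lies on $\langle m,c'\rangle$ and $\langle x_i,y_{i+1}\rangle$; $a$ lies on $\langle b',c'\rangle$ and $\langle y_i,y_{i+1}\rangle$. So the pairwise unions have rank at most $3$ by (R3), and exactly $3$ since each contains two independent points of $\Pi_0$ and a point outside $\Pi_0$. The total contains $m,b',c'$ and $x_i\notin\Pi_0$, so it has rank $4$. Lemma~\ref{lem:IM} gives a point $x_i'$ on all three lines.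

(L1) The $y_i$ are outside $\Pi_0\supseteq\langle\Lambda'\rangle$. If $x_i'\in\Pi_0$, then (R2) gives $x'_i\in\langle m,x_i\rangle\cap\Pi_0=\langle m\rangle$ and $x_i'\in\langle b',y_i\rangle\cap\Pi_0=\langle b'\rangle$, so $m\sim b'$, which is false. Since $Y\subseteq\langle a,y_0\rangle$ and $x'_i\in\langle b',y_i\rangle$, all points lie in the plane $\langle\Lambda',y_0\rangle$.

(L2) We know $r(a,Y)=2$. The set $\{a\}\cup X'$ lies in $\langle m,a,X\rangle\cap\langle b',a,Y\rangle$. Both flats are planes, as $m,b'\notin\Pi$. They are distinct, because their union contains $m$ and the points $a,x_0,y_0$, which span $\Pi$. So $r(a,X')\le2$ by (R1), with equality since $x_0'\notin\Pi_0$. If $x_0'\in\langle a,Y\rangle\subseteq\Pi$, then $x_0'\in\langle m,x_0\rangle\cap\Pi=\langle x_0\rangle$, so $x_0\in\langle a,Y\rangle$, contradicting (L2) for $(X,Y)$.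

(L3) and closedness hold because $x_i'$ lies on the lines $\langle b',y_i\rangle$ and $\langle c',y_{i+1}\rangle$ for all $i\in\mathbb Z/n$.
\end{proof}

The point $m$ cannot be dispensed with. Let $n=0$ in $K$, let $S,T,T',U$ be algebraically independent, and take $\Lambda=(S,T,S+T)$ with its additive ladder and $\Lambda'=(S,T',ST')$. All other hypotheses hold, and the conclusion fails by Remark~\ref{rem:mult}.

We therefore need a finite configuration that forces $m$ to exist. A \emph{grid} is an array $(f_{ij})_{1\le i,j\le3}$ of points in which each row is a line triple, each column has rank $2$, any two rows have union of rank $4$, and the whole array has rank $4$. Geometrically, the rows are three pairwise skew lines in $3$-space and the columns are three transversals.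

\begin{lemma}[grid]\label{lem:grid}
Let $(f_{ij})$ be a grid spanning the flat $G$. Then the first column is a line triple. Let $\Lambda,\Lambda'$ be the first row $(f_{11},f_{12},f_{13})$ and the first column $(f_{11},f_{21},f_{31})$, in either order. If $(X,Y)$ is a closed ladder on $\Lambda$ with $y_0\notin G$, then there is $X'$ such that $(X',Y)$ is a closed ladder on $\Lambda'$.
\end{lemma}

\begin{proof}
By (R3), no entry of a row lies on the line spanned by another row. So entries of different rows are independent, the first column is a line triple, and $r(\Lambda,\Lambda')=3$: at most $3$ by (R3), and at least $3$ because $f_{21}$ is not on the first row. By Lemma~\ref{lem:transfer} it suffices to find a point in $\ell_1\cap\ell_2$, where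
\[
\ell_1=\langle f_{12},f_{21}\rangle,\qquad\ell_2=\langle f_{13},f_{31}\rangle,\qquad\ell_3=\langle f_{23},f_{32}\rangle.
\]
These are lines. The points spanning $\ell_1,\ell_2$ lie in row $1$ and column $1$, which share $f_{11}$; those spanning $\ell_1,\ell_3$ lie in row $2$ and column $2$; those spanning $\ell_2,\ell_3$ lie in row $3$ and column $3$. So the pairwise unions have rank at most $3$, and exactly $3$ since each contains two entries of one row and an entry of another row. The total contains two entries of row $1$ and two of row $2$, so it has rank $4$. Lemma~\ref{lem:IM} applies.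
\end{proof}

\subsection*{Changing the direction}
Transfer never changes the first point of the triple, so a second move is needed.

\begin{lemma}[change of direction]\label{lem:swap}
If $(a,b,c)$ carries a closed ladder with plane $\Pi$, then $(b,a,c)$ carries a closed ladder with plane $\Pi$.
\end{lemma}

\begin{proof}[Proof for $n=2$]
Relabel the same four points: $X^\dagger=(x_0,y_0)$, $Y^\dagger=(x_1,y_1)$. Then (L1) holds and the plane is unchanged. Condition (L3) and closedness on $(b,a,c)$ ask that $\{a,x_0,x_1\}$, $\{a,y_0,y_1\}$, $\{c,x_0,y_1\}$ and $\{c,y_0,x_1\}$ have rank $2$, which holds by Lemma~\ref{lem:basic}(c). For (L2), $r(b,x_0,y_0)=r(b,x_1,y_1)=2$; and if $x_0\in\langle b,x_1,y_1\rangle=\langle b,x_1\rangle$, then $x_0\in\langle b,x_1\rangle\cap\langle a,x_1\rangle=\langle x_1\rangle$, contradicting Lemma~\ref{lem:basic}(c).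
\end{proof}

For $n>2$ new points are needed. In Figure~\ref{fig:ladder} the ladder consists of the points $(i,0)$ and $(i,1)$. A ladder on $(b,a,c)$ consists of the points $(0,j)$ and $(1,j)$, so we construct the rows $j=2,3,\dots$ one after the other. The point $z_i=(i,2)$ should be the intersection of $\langle b,y_i\rangle$ and $\langle c,y_{i-1}\rangle$. These lines lie in $\Pi$, and Lemma~\ref{lem:IM} needs a third line that leaves $\Pi$. We obtain it from a copy $(X^*,Y^*)$ of the ladder in a second plane through $\Lambda$ and a center of projection $Q$ that sends $x_i^*$ to $y_i$, that is, moves up one row; the image of $y_i^*$ is then $z_i$. In the additive model with $x_i=U+ia$, $x_i^*=U^*+ia$, $y_i=x_i+b$, $y_i^*=x_i^*+b$, $c=a+b$, the points of the proof below are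
\begin{gather*}
O_0=x_i^*-x_i,\qquad O_1=x^*_{i+1}-x_i=O_0+a,\qquad Q=x_i^*-y_i=O_0-b=O_1-c,\\
z_i=y_i^*-Q=y_i+b=y_{i-1}+c .
\end{gather*}
The description of $Q$ as the intersection of $\langle O_0,b\rangle$ and $\langle O_1,c\rangle$ is what shows that $Q$ does not depend on $i$.

\begin{lemma}[one more row]\label{lem:row}
Let $(X,Y)$ be a closed ladder on $\Lambda=(a,b,c)$ with plane $\Pi$. Then there is $Z=(z_i)$ in $\Pi$ such that $(Y,Z)$ is a closed ladder on $\Lambda$.
\end{lemma}

\begin{proof}
Let $L^+\supseteq L$ be algebraically closed and contain an element $t$ transcendental over $L$. We take ranks and flats in $L^+$; for subsets of $L$ nothing changes, since $L$ is algebraically closed. The fields $\Pi=\langle\Lambda,x_0\rangle$ and $\Pi^*=\langle\Lambda,t\rangle$ are algebraic closures of the rational function fields generated over $\langle\Lambda\rangle$ by $x_0$ and by $t$, so $x_0\mapsto t$ extends to an isomorphism $\Pi\to\Pi^*$ over $\langle\Lambda\rangle$. It preserves ranks, so the image $(X^*,Y^*)$ of $(X,Y)$ is a closed ladder on $\Lambda$ with plane $\Pi^*$. We have $r(\Pi,\Pi^*)=4$ and $\Pi\cap\Pi^*=\langle\Lambda\rangle$,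 so starred points are outside $\Pi$ and the $x_i,y_i$ are outside $\Pi^*$. All points below lie in $\langle\Pi,\Pi^*\rangle$, so a set of rank at least $4$ has rank exactly $4$. We use Lemma~\ref{lem:basic}(c) for both ladders without further mention.

\emph{Step 1: the centers $O_0,O_1$.} For $k=0,1$ the shifted families $(x^*_{i+k})_i$, $(y^*_{i+k})_i$ form a closed ladder on $\Lambda$; the condition $x^*_k\notin\langle a,Y^*\rangle$ is Lemma~\ref{lem:basic}(b). By Lemma~\ref{lem:compare}(i) there is a point $O_k$ on all lines $\langle x_i,x^*_{i+k}\rangle$ and $\langle y_i,y^*_{i+k}\rangle$. If $O_k\in\Pi$, then (R2) gives $O_k\in\langle x_0,x_k^*\rangle\cap\Pi=\langle x_0\rangle$ and $O_k\in\langle y_0,y^*_k\rangle\cap\Pi=\langle y_0\rangle$, contradicting $x_0\not\sim y_0$. So $O_k\notin\Pi$. Since $x_1^*\in\langle a,x_0^*\rangle$ and $y_1^*\in\langle a,y_0^*\rangle$, the points $a,O_0,O_1$ lie in the planes $\langle a,x_0,x_0^*\rangle$ and $\langle a,y_0,y_0^*\rangle$. These planes are distinct, as their union contains $a,x_0,y_0$, which span $\Pi$, and $x_0^*$. So $r(a,O_0,O_1)\le2$, and since $O_0\not\sim a$ we get $O_1\in\langle a,O_0\rangle$.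

\emph{Step 2: the center $Q$.} Fix $i$ and consider the lines $\langle O_0,b\rangle$, $\langle O_1,c\rangle$, $\langle x_i^*,y_i\rangle$. The first two span the plane $\langle\Lambda,O_0\rangle$, by Step 1. Since $x_i\in\langle b,y_i\rangle$ and $O_0\in\langle x_i,x_i^*\rangle$, the first and third span the plane $\langle b,y_i,x_i^*\rangle$. Since $x_{i-1}\in\langle c,y_i\rangle$ and $O_1\in\langle x_{i-1},x_i^*\rangle$, the second and third span the plane $\langle c,y_i,x^*_i\rangle$. The total contains $b,c,y_i$, which span $\Pi$, and $x_i^*$, so it has rank $4$. By Lemma~\ref{lem:IM}, $\langle O_0,b\rangle\cap\langle O_1,c\rangle=\langle Q\rangle$ for a point $Q$, which does not depend on $i$, and $Q\in\langle x_i^*,y_i\rangle$ for all $i$. If $Q\in\Pi$, then $Q\sim y_i$ for all $i$ by (R2), contradicting $y_0\not\sim y_1$. If $Q\in\Pi^*$, then $Q\sim x_i^*$ for all $i$, contradicting $x_0^*\not\sim x_1^*$. So $Q\notin\Pi\cup\Pi^*$, and $x_i^*\in\langle Q,y_i\rangle$ for all $i$.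

\emph{Step 3: the points $z_i$.} Consider the lines $\langle y_i^*,Q\rangle$, $\langle y_i,b\rangle$, $\langle y_{i-1},c\rangle$. Since $x_i^*\in\langle Q,y_i\rangle$ and $y_i^*\in\langle x_i^*,b\rangle$, the first two span the plane $\langle Q,y_i,b\rangle$. Since $x_{i-1}^*\in\langle Q,y_{i-1}\rangle$ and $y_i^*\in\langle x_{i-1}^*,c\rangle$, the first and third span the plane $\langle Q,y_{i-1},c\rangle$. The last two span $\Pi$, and the total contains $\Pi$ and $Q$, so it has rank $4$. Lemma~\ref{lem:IM} gives a point $z_i$ on all three lines, and $z_i\in\langle y_i,b\rangle\subseteq\Pi\subseteq L$.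

\emph{Step 4: $(Y,Z)$ is a closed ladder.} (L3) and closedness hold since $z_i\in\langle y_i,b\rangle$ and $z_{i+1}\in\langle y_i,c\rangle$ for all $i\in\mathbb Z/n$. For (L1), if $z_i\in\langle\Lambda\rangle$, then $z_i\in\langle y_i,b\rangle\cap\langle\Lambda\rangle=\langle b\rangle$ and $z_i\in\langle y_{i-1},c\rangle\cap\langle\Lambda\rangle=\langle c\rangle$, contradicting $b\not\sim c$; and all points lie in $\Pi$. For (L2), the set $\{a\}\cup Z$ lies in $\Pi$ and in $\langle Q,a,Y^*\rangle$, which is a plane because $Q\notin\Pi^*$ and differs from $\Pi$ because $Q\notin\Pi$. So $r(a,Z)\le2$, with equality as $z_0\notin\langle\Lambda\rangle$. Suppose finally that $y_0\in\langle a,Z\rangle$. Then $\langle a,Z\rangle=\langle a,y_0\rangle=\langle a,Y\rangle=\langle a,y_{-1}\rangle$ contains $z_0$, so Lemma~\ref{lem:basic}(a) gives $z_0\in\langle b,y_0\rangle\cap\langle a,y_0\rangle=\langle y_0\rangle$ and $z_0\in\langle c,y_{-1}\rangle\cap\langle a,y_{-1}\rangle=\langle y_{-1}\rangle$. Hence $y_0\sim y_{-1}$, a contradiction.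
\end{proof}

\begin{proof}[Proof of Lemma~\ref{lem:swap} for all $n$]
Let $\Lambda=(a,b,c)$. Iterating Lemma~\ref{lem:row} gives rows $(x_{i,j})_{i\in\mathbb Z/n}$, $j=0,1,2,\dots$, in $\Pi\setminus\langle\Lambda\rangle$, with $x_{i,0}=x_i$ and $x_{i,1}=y_i$, such that rows $j$ and $j+1$ form a closed ladder on $\Lambda$. Thus each row has rank $2$ together with $a$, and
\[
x_{i,j+1}\in\langle b,x_{i,j}\rangle,\qquad x_{i+1,j+1}\in\langle c,x_{i,j}\rangle .
\]
By induction on $j$, $x_{i,j}\in\langle b,x_{i,0}\rangle$ and $x_{i+j,j}\in\langle c,x_{i,0}\rangle$. For $j=n$ the first index returns to $i$, and Lemma~\ref{lem:basic}(a) gives $x_{i,n}\in\langle b,x_{i,0}\rangle\cap\langle c,x_{i,0}\rangle=\langle x_{i,0}\rangle$. So the rows are periodic: $x_{i,n}\sim x_{i,0}$.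

Put $x^\dagger_j=x_{0,j}$ and $y^\dagger_j=x_{1,j}$ for $0\le j\le n-1$, and check the conditions on $(b,a,c)$. (L1) holds, and the plane is $\Pi$, since all points lie in $\Pi\setminus\langle\Lambda\rangle$. For (L3), $r(a,x_{0,j},x_{1,j})=2$ and $r(c,x_{0,j},x_{1,j+1})=2$ for all $j\ge 0$; for $j=n-1$ the second equality is closedness, because $x_{1,n}\sim x_{1,0}$. For (L2), $\langle b,X^\dagger\rangle=\langle b,x_0\rangle$ and $\langle b,Y^\dagger\rangle=\langle b,x_1\rangle$ are lines; and if $x_0\in\langle b,x_1\rangle$, then $x_0\in\langle b,x_1\rangle\cap\langle a,x_1\rangle=\langle x_1\rangle$, contradicting Lemma~\ref{lem:basic}(c).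
\end{proof}

\section{The matroid $M_p$}\label{sec:Mp}

Let $p$ be a prime; from now on ladders have $n=p$. We construct an algebraic matroid whose dual contains, combinatorially, a closed ladder, a ladder that is not closed, and grids connecting the two.

\subsection*{Dependence in the dual}
Let $M$ be the matroid of a map $\phi\colon E\to F$ over $K$, where $F=K(\phi(E))$. By \eqref{eq:dual}, a set $J$ is independent in $M^*$ if and only if $F$ is algebraic over $K(\phi(E\setminus J))$: the values outside $J$ determine everything up to finitely many choices. Dependence can then be certified by a deformation that keeps these values fixed.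

\begin{lemma}\label{lem:crit}
Let $\lambda$ be transcendental over $F$ and let $\theta\colon F\to F(\lambda)$ be a $K$-embedding with $\theta(F)\not\subseteq F$ that fixes $\phi(e)$ for all $e\in E\setminus J$. Then $J$ is dependent in $M^*$.
\end{lemma}

\begin{proof}
Suppose that $F$ is algebraic over $F_0=K(\phi(E\setminus J))$. As $\theta$ fixes $F_0$ pointwise, $\theta(f)$ is algebraic over $F_0\subseteq F$ for every $f\in F$. But every element of $F(\lambda)$ that is algebraic over $F$ lies in $F$. So $\theta(F)\subseteq F$, a contradiction.
\end{proof}

\subsection*{Where the formulas come from}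
In the basis $S,T,U$, the additive ladder of Example~\ref{ex:ladders} consists of the vectors $a=(1,0,0)$, $b=(0,1,0)$, $c=(1,1,0)$, $x_i=(i,0,1)$, $y_i=(i,1,1)$. If $V$ is the row space of the matrix with these columns, then $V^\perp$ is the space of linear relations $\mu a+\mu'b+wc+\sum_i\alpha_ix_i+\sum_i\alpha_i'y_i=0$, which is given by
\[
\mu=-w-\sum_i i(\alpha_i+\alpha'_i),\qquad \mu'=-w-\sum_i\alpha'_i,\qquad\sum_i(\alpha_i+\alpha_i')=0 .
\]
So the functions $\mu,\mu',w,\alpha_i,\alpha'_i$ represent a matroid whose dual is the additive ladder, closed over $\mathbb F_p$. Replacing sums by products and coefficients by exponents gives the functions $s\prod_i(\beta_i\beta'_i)^i$, $s\prod_i\beta'_i$, $s$, $\beta_i$, $\beta_i'$ with $\prod_i\beta_i\beta_i'=1$ (we have inverted the first two), and an exponent $p$ is not zero even over $\mathbb F_p$. To connect the two systems we need a $3\times4$ array of functions such that every column, and triples within each row, can be deformed separately, additively for the first three entries of a row and multiplicatively for the last column. The rows $(s_g\eta_1-w_g,\ s_g\eta_2-w_g,\ w_g,\ s_g)$,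 $g=1,2,3$, do this. We attach the additive system to the first row and the multiplicative system to the last column. This paragraph only motivates the definition; what is used is verified in Lemmas~\ref{lem:D} and~\ref{lem:I}.

\subsection*{The definition}
Let $F$ be the rational function field over $\mathbb F_p$ in the $4p+6$ variables
\[
s_1,s_2,s_3,\quad\eta_1,\eta_2,\quad w_1,w_2,w_3,\quad\alpha_1,\dots,\alpha_{p-1},\ \alpha'_0,\dots,\alpha'_{p-1},\quad\beta_1,\dots,\beta_{p-1},\ \beta'_0,\dots,\beta'_{p-1}.
\]
Sums and products over $i$ run from $0$ to $p-1$. Define $\alpha_0,\beta_0\in F$ by the two \emph{constraints}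
\begin{equation}\label{eq:constraints}
\sum_i(\alpha_i+\alpha_i')=0,\qquad\prod_i\beta_i\beta'_i=1,
\end{equation}
and put
\[
A=\sum_ii(\alpha_i+\alpha_i'),\qquad A'=\sum_i\alpha_i',\qquad B=\prod_i(\beta_i\beta'_i)^i,\qquad B'=\prod_i\beta_i'.
\]
The ground set $E$ consists of $e_{gj}$ $(1\le g\le3,\ 1\le j\le4)$ and $u_i,u_i',v_i,v_i'$ $(0\le i\le p-1)$, so $|E|=4p+12$. Define $\phi\colon E\to F$ by $u_i\mapsto\alpha_i$, $u'_i\mapsto\alpha'_i$, $v_i\mapsto\beta_i$, $v'_i\mapsto\beta'_i$ and
\[
\bigl(\phi(e_{gj})\bigr)=
\begin{pmatrix}
s_1\eta_1-w_1-A & s_1\eta_2-w_1-A' & w_1 & s_1B\\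
s_2\eta_1-w_2 & s_2\eta_2-w_2 & w_2 & s_2B'\\
s_3\eta_1-w_3 & s_3\eta_2-w_3 & w_3 & s_3
\end{pmatrix}.
\]
Let $M_p$ be the algebraic matroid of $\phi$ over $\mathbb F_p$ and $N_p=M_p^*$. The values of $\phi$ generate $F$: they include all $\alpha,\beta,w$, the last column then gives the $s_g$, and the last row gives $\eta_1,\eta_2$. So $M_p$ has rank $4p+6$ and $N_p$ has rank $6$.

\begin{lemma}\label{lem:D}
The sets $J$ in the following table are dependent in $N_p$. Here $g\in\{1,2,3\}$ and $i\neq k$; in the last line of \textup{(D3)} the index $i$ runs over all of $\mathbb Z/p$, and in the last line of \textup{(D4)} over $0\le i\le p-2$. The symbol $\rho$ stands for the rescaling $s_1,s_2,s_3\mapsto\lambda s_1,\lambda s_2,\lambda s_3$, $\ \eta_1,\eta_2\mapsto\lambda^{-1}\eta_1,\lambda^{-1}\eta_2$.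
\[
\begin{array}{lll}
 & J & \text{substitution}\\ \hline
\text{(D1)} & \{e_{g1},e_{g2},e_{g3}\} & w_g\mapsto w_g+\lambda\\
 & \{e_{g1},e_{g2},e_{g4}\} & s_g\mapsto\lambda s_g\\
\text{(D2)} & \{e_{1j},e_{2j},e_{3j}\},\ j=1,2 & \eta_j\mapsto\eta_j+\lambda\\
 & \{e_{13},e_{23},e_{33}\} & \eta_j\mapsto\eta_j+\lambda,\ w_h\mapsto w_h+\lambda s_h\ (\text{all }j,h)\\
 & \{e_{14},e_{24},e_{34}\} & \rho\\
\text{(D3)} & \{e_{11},u_i,u_k\} & \alpha_i\mapsto\alpha_i+\lambda,\ \alpha_k\mapsto\alpha_k-\lambda\\
 & \{e_{11},u'_i,u'_k\} & \alpha'_i\mapsto\alpha'_i+\lambda,\ \alpha'_k\mapsto\alpha'_k-\lambda\\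
 & \{e_{12},u_i,u'_i\} & \alpha_i\mapsto\alpha_i+\lambda,\ \alpha'_i\mapsto\alpha'_i-\lambda\\
 & \{e_{13},u_i,u'_{i+1}\} & \alpha_i\mapsto\alpha_i+\lambda,\ \alpha'_{i+1}\mapsto\alpha'_{i+1}-\lambda,\ w_1\mapsto w_1+\lambda\\
\text{(D4)} & \{e_{14},v_i,v_k\} & \beta_i\mapsto\lambda\beta_i,\ \beta_k\mapsto\lambda^{-1}\beta_k\\
 & \{e_{14},v'_i,v'_k\} & \beta'_i\mapsto\lambda\beta'_i,\ \beta'_k\mapsto\lambda^{-1}\beta'_k\\
 & \{e_{24},v_i,v'_i\} & \beta_i\mapsto\lambda\beta_i,\ \beta'_i\mapsto\lambda^{-1}\beta'_i\\
 & \{e_{34},v_i,v'_{i+1}\} & \beta_i\mapsto\lambda\beta_i,\ \beta'_{i+1}\mapsto\lambda^{-1}\beta'_{i+1},\ \rho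
\end{array}
\]
\end{lemma}

\begin{proof}
We apply Lemma~\ref{lem:crit}. Each substitution, with the variables not mentioned kept fixed, defines an $\mathbb F_p(\lambda)$-automorphism of $F(\lambda)$; the inverse is obtained by replacing $\lambda$ with $-\lambda$ or $\lambda^{-1}$. Let $\theta$ be its restriction to $F$. The substitutions respect both constraints \eqref{eq:constraints}, so $\theta$ acts on $\alpha_0$ and $\beta_0$ as the table says, and fixes them if they are not mentioned. Each $\theta$ sends at least one of the $4p+6$ variables to an element outside $F$. It remains to see that $\theta$ fixes $\phi(e)$ for $e\notin J$.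

(D1), (D2). The variable $w_g$ occurs only in the first three entries of row $g$, the variable $s_g$ only in entries $1,2,4$ of row $g$, and $\eta_j$ only in column $j$. For column $3$, $s_h(\eta_j+\lambda)-(w_h+\lambda s_h)=s_h\eta_j-w_h$. The rescaling $\rho$ fixes the products $s_h\eta_j$, so it moves only column $4$.

(D3). In the first two lines $A'$ is fixed, so only $u$'s in $J$ and, through $A$, $e_{11}$ can move. In the third line $\alpha_i+\alpha'_i$ and hence $A$ are fixed, so only $e_{12}$ moves in the array. In the last line $A'$ changes by $-\lambda$. So does $A$: the change is $i\lambda-(i+1)\lambda$ for $0\le i\le p-2$, and for $i=p-1$ it is $(p-1)\lambda-0\cdot\lambda=-\lambda$ \emph{because $p=0$ in $\mathbb F_p$}. Thus $w_1+A$ and $w_1+A'$ are fixed, and only $e_{13}$ moves in the array. This is the only place where the characteristic, and hence the primality of $p$, is used.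

(D4). In the first two lines $B'$ is fixed; in the third line $B$ is fixed. In the last line $B$ is multiplied by $\lambda^{i}\lambda^{-(i+1)}=\lambda^{-1}$ and $B'$ by $\lambda^{-1}$, so $s_1B$ and $s_2B'$ are fixed, and so are the first three columns.
\end{proof}

\begin{lemma}\label{lem:I}
The following sets $J$ are independent in $N_p$.
\begin{itemize}
\item[(I1)] $\{e_{11},e_{12},e_{21},e_{22},u_0,v_0\}$.
\item[(I2)] $\{e_{g1},e_{g2},e_{h1},e_{h2}\}$ for $g\ne h$.
\item[(I3)] Any two elements of a row $\{e_{g1},e_{g2},e_{g3},e_{g4}\}$.
\item[(I4)] $\{e_{11},u_i\}$ and $\{e_{12},u'_i\}$ for all $i$, and $\{u_0,u'_0\}$.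
\item[(I5)] $\{e_{14},v_i\}$ and $\{e_{24},v'_i\}$ for all $i$, and $\{v_0,v'_0\}$.
\item[(I6)] $\{e_{34},v_{p-1},v'_0\}$.
\end{itemize}
\end{lemma}

\begin{proof}
Given $J$, call $f\in F$ \emph{known} if it is algebraic over $\mathbb F_p(\phi(E\setminus J))$. The known elements form a field, and we must show that all variables are known. By ``all $\alpha$'' we mean all $\alpha_i,\alpha_i'$, and likewise for $\beta$. Three observations do most of the work.
\begin{itemize}
\item[(a)] If $J$ contains at most one of the $u_i,u_i'$, then all $\alpha$, $A$, $A'$ are known, by the first constraint. If $J$ contains at most one of the $v_i,v'_i$, then all $\beta$, $B$, $B'$ are known, and so is $s_g$ whenever $e_{g4}\notin J$.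
\item[(b)] Let $e_{h1},e_{h2},e_{h3}\notin J$, and if $h=1$ let $A,A'$ be known. Then $w_h$, $s_h\eta_1$, $s_h\eta_2$ are known. If $s_h$ is known, so are $\eta_1,\eta_2$.
\item[(c)] If $J$ contains no $u_i,u'_i$ and no entry of the first three columns, then by (b) all $w_g$, $s_g\eta_j$ and all ratios $s_g/s_h=s_g\eta_1/s_h\eta_1$ are known. If one $s_g$ is known, then all $s_h$ and $\eta_j$ are.
\end{itemize}

(I1), (I2). By (a), all $\alpha,\beta$ and all $s_g$ are known, the $w_g$ are values of $\phi$ outside $J$, and (b) for the row that does not meet $J$ gives $\eta_1,\eta_2$.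

(I3). All $\alpha,\beta$ are known. For $h\ne g$, $s_h$ and $w_h$ are known, and $\eta_1,\eta_2$ by (b). It remains to find $s_g,w_g$. If $e_{g4}\notin J$, then $s_g$ is known, and the one entry among $e_{g1},e_{g2},e_{g3}$ outside $J$ gives $w_g$. If $J=\{e_{gj},e_{g4}\}$, add or subtract the two remaining entries of row $g$ so as to eliminate $w_g$. Up to known summands this gives $s_g\eta_2$, $s_g\eta_1$ or $s_g(\eta_1-\eta_2)$ for $j=1,2,3$. So $s_g$ is known, and either remaining entry gives $w_g$.

(I4). In all cases all $\beta$, $s_g$, $w_g$ are known, and (b) for row $2$ gives $\eta_1,\eta_2$. For $\{e_{11},u_i\}$ and $\{e_{12},u_i'\}$, (a) gives all $\alpha$. For $\{u_0,u_0'\}$, the value $\phi(e_{12})$ gives $A'$, hence $\alpha'_0=A'-\sum_{i\ge1}\alpha'_i$, and the constraint gives $\alpha_0$.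

(I5). In all cases $s_3=\phi(e_{34})$ is known, so (c) gives all $w_g,s_g,\eta_j$. For $\{e_{14},v_i\}$ and $\{e_{24},v_i'\}$, (a) gives all $\beta$. For $\{v_0,v'_0\}$, $B'=\phi(e_{24})/s_2$ gives $\beta'_0$, and the constraint gives $\beta_0$.

(I6). By (c) the ratios $s_g/s_h$ are known. All $\beta$ other than $\beta_{p-1},\beta'_0$ are known, and so is $\kappa=\beta_{p-1}\beta'_0$, by the constraint. The exponent of $\beta'_0$ in $B$ is $0$, so up to known nonzero factors $\phi(e_{14})=s_1B$ equals $s_3\beta_{p-1}^{\,p-1}$ and $\phi(e_{24})=s_2B'$ equals $s_3\beta'_0$. Hence the quotient $\beta_{p-1}^{\,p-1}/\beta_0'=\beta_{p-1}^{\,p}/\kappa$ is known. Therefore $\beta_{p-1}$ is known, then $\beta_0'$, then $s_3$, and by (c) everything else.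
\end{proof}

\begin{remark}\label{rem:insep}
The $p$-th root in (I6) is where $M_p$ escapes the argument of Section~\ref{sec:char0}. For $J=\{e_{34},v_{p-1},v_0'\}$, the substitution in the last line of (D4), taken with $i=p-1$ and $i+1=0$, multiplies $\phi(e_{14})$ by $\lambda\cdot\lambda^{p-1}=\lambda^p$ and fixes the other values outside $J$. Its derivative at $\lambda=1$ is a nonzero derivation of $F$ that kills $\phi(e)$ for all $e\notin J$. So the differentials $d\phi(e)$, $e\notin J$, do not span $\Omega_{F/\mathbb F_p}$, although $F$ is algebraic over $\mathbb F_p(\phi(E\setminus J))$.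
\end{remark}

\section{The dual of $M_p$ is not algebraic}\label{sec:proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
The matroid $M_p$ is algebraic over $\mathbb F_p$ by construction, and the sizes and ranks were computed in Section~\ref{sec:Mp}. Suppose that $N_p$ is algebraic over a field $K$, of any characteristic, represented in $L\supseteq K$. Enlarging $L$, we may assume that it is algebraically closed. We write the elements of $E$ for their images in $L$; the function $r$ of Section~\ref{sec:flats} then restricts to the rank function of $N_p$, so a dependent triple has rank at most $2$.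

\emph{The array.} Let $R_g=\{e_{g1},\dots,e_{g4}\}$. By (I3) the elements of $R_g$ are pairwise independent points, and by (D1) $e_{g3},e_{g4}\in\langle e_{g1},e_{g2}\rangle$. So $r(R_g)=2$, and any three elements of $R_g$ form a line triple. By (I2), $r(R_g,R_h)=4$ for $g\neq h$, so elements of different rows are independent by (R3). With (D2) this shows that each column is a line triple. In particular $e_{3j}\in\langle e_{1j},e_{2j}\rangle$, so
\[
G=\langle R_1,R_2,R_3\rangle=\langle e_{11},e_{12},e_{21},e_{22}\rangle
\]
has rank $4$. Therefore, for distinct $j,k,l\in\{1,2,3,4\}$, the array $\Gamma_{jkl}$ with rows $(e_{gj},e_{gk},e_{gl})$, $g=1,2,3$, is a grid spanning $G$, with first row $(e_{1j},e_{1k},e_{1l})$ and first column $(e_{1j},e_{2j},e_{3j})$. Put $H=\langle G,u_0\rangle$. By (I1), $u_0\notin G$ and $v_0\notin H$.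

\emph{The two ladders.} Apply Lemma~\ref{lem:recog} to $\Lambda=(e_{11},e_{12},e_{13})$ with $x_i=u_i$, $y_i=u'_i$: the hypotheses are $u_0\notin G$, (I4) and (D3), and the case $i=p-1$ of the last line of (D3) shows that this ladder is closed. Its plane is $\langle\Lambda,u_0\rangle$. Apply Lemma~\ref{lem:recog} also to $\Sigma=(e_{14},e_{24},e_{34})$ with $x_i=v_i$, $y_i=v'_i$: the hypotheses are $v_0\notin G$, (I5) and (D4). This ladder has plane $\langle\Sigma,v_0\rangle$, and it is not closed, by (I6).

\emph{Moving the closed ladder to $\Sigma$.} To apply Lemma~\ref{lem:grid} the ladder must stay outside $G$, and to apply Lemma~\ref{lem:compare} at the end it must stay inside $H$. Call a closed ladder $(X,Y)$ on a line triple $\Lambda\subseteq G$ \emph{good} if its plane is contained in $H$ but not in $G$. As the plane equals $\langle\Lambda,y_0\rangle$, this means $y_0\in H\setminus G$. The ladder of the $u$'s is good. Lemma~\ref{lem:grid}, for any of the grids $\Gamma_{jkl}$, applies to good ladders and keeps $y_0$, so it produces good ladders; Lemma~\ref{lem:swap} keeps the plane, so it does too. We obtain good ladders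 successively on
\begin{align*}
(e_{11},e_{12},e_{13})&\ \longrightarrow\ (e_{11},e_{21},e_{31}) &&\text{row to column in }\Gamma_{123},\\
&\ \longrightarrow\ (e_{11},e_{14},e_{12}) &&\text{column to row in }\Gamma_{142},\\
&\ \longrightarrow\ (e_{14},e_{11},e_{12}) &&\text{Lemma~\ref{lem:swap}},\\
&\ \longrightarrow\ (e_{14},e_{24},e_{34}) &&\text{row to column in }\Gamma_{412}.
\end{align*}
The first two moves bring $e_{14}$ into the triple, the third puts it in first place, and the fourth passes to its column $\Sigma$.

\emph{The contradiction.} Let $\Pi\subseteq H$ be the plane of the closed ladder on $\Sigma$. Together with the plane $\langle\Sigma,v_0\rangle$ of the ladder of the $v$'s it spans $\langle\Pi,v_0\rangle$, which has rank $4$ because $v_0\notin H$. By Lemma~\ref{lem:compare}(ii) the ladder of the $v$'s is closed, that is, $r(e_{34},v_{p-1},v'_0)=2$. This contradicts (I6). Hence $N_p$ is not algebraic over any field.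
\end{proof}

\begin{thebibliography}{1}
\bibitem{wiki} \texttt{https://friendlywiki.com/article/index.php?title=dual\_matroid}
\end{thebibliography}
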